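# Counting cozero sets to bound the weight of a uniformity

## 1. Cozero sets and the cardinal $z(X)$

All spaces are Tychonoff (completely regular and Hausdorff). We work in ZFC and use the axiom of choice freely, in particular in cardinal arithmetic. $C(X)$ is the set of continuous $f:X\to\mathbb R$, and $C(X,[0,1])$ the set of those with values in $[0,1]$.

**Definition (cozero sets).** A *cozero set* of $X$ is a set $\operatorname{coz}f=\{x\in X:f(x)\ne0\}$ with $f\in C(X)$. The number of cozero sets of $X$ is denoted $z(X)$. Replacing $f$ by $\min(|f|,1)$, we may always take $f\in C(X,[0,1])$. "Cozero" means cozero in the ambient space $X$ unless we say otherwise.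

Examples.

* (a) If $X$ has $n$ points, it is discrete and $z(X)=2^n$.
* (b) If $D$ is an infinite discrete space, every subset is cozero and $z(D)=2^{|D|}$.
* (c) In $[0,1]$ every open set is cozero. A countable base gives at most $2^\omega$ open sets, and the sets $[0,t)$ with $0<t<1$ give at least $2^\omega$. So $z([0,1])=2^\omega$.
* (d) Let $A(\kappa)=D\cup\{\infty\}$ be the one-point compactification of a discrete set $D$ of infinite size $\kappa$. A cozero set is open and a countable union of closed, hence compact, sets. If it misses $\infty$, it is a countable union of finite sets, so it is countable. Conversely a countable set $\{e_1,e_2,\dots\}\subset D$ is the cozero set of $\sum_n2^{-n}\chi_{\{e_n\}}$. If it contains $\infty$, its complement is finite, and every such set is clopen, hence cozero. So $z(A(\kappa))=\kappa^\omega+\kappa=\kappa^\omega$.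

We need a few elementary facts.

**Fact A.** Finite intersections and countable unions of cozero sets are cozero.

Use $fg$ for intersections, and $\sum_{n\ge 1} 2^{-n}f_n$ with $f_n\in C(X,[0,1])$ for unions.

**Fact B.** If $V$ is cozero in $X$, the cozero sets of the space $V$ are exactly the cozero sets of $X$ contained in $V$. So $z(V)$ is the number of cozero sets of $X$ contained in $V$.

If $G\subset V$ is cozero in $X$, restrict its function to $V$. Conversely let $V=\operatorname{coz}f$ with $0\le f\le1$, and let $g:V\to[0,1]$ be continuous. Extend $fg$ by $0$ to $X$. The extension is continuous on the open set $V$, and at points outside $V$ because it lies between $0$ and $f$. Its cozero set is $\operatorname{coz}g$.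

**Fact C.** If $X$ is infinite, it has infinitely many disjoint nonempty cozero sets, and $z(X)\ge2^\omega$. Hence $z(X)$ is finite iff $X$ is finite.

If $X$ has infinitely many isolated points, take their singletons. Otherwise remove the finite set of isolated points. What remains is open, nonempty and without isolated points, so each of its nonempty open subsets is infinite and contains two disjoint nonempty open sets. Keep one of them, split the other, and repeat. This gives infinitely many disjoint nonempty open sets, and each contains a nonempty cozero set by complete regularity. If the $V_n$ $(n<\omega)$ are disjoint, nonempty and cozero, the subunions of $\{V_n\}$ are $2^\omega$ different cozero sets.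

**Fact D.** If $V_i$ $(i\in I)$ are cozero sets whose union $W$ is cozero, then
$$z(W)\le\prod_{i\in I}z(V_i).\tag{1}$$
If $V_n$ $(n<\omega)$ are disjoint cozero sets of $X$, then
$$\prod_{n<\omega}z(V_n)\le z(X).\tag{2}$$

For (1), the map $G\mapsto(G\cap V_i)_i$ is injective on the cozero subsets of $W$. For (2), the map $(G_n)_n\mapsto\bigcup_nG_n$, with $G_n\subset V_n$ cozero, is injective and has cozero values.

## 2. Uniformities, pseudometrics and $\beta X$

**Definition (uniformity, weight).** A *uniformity* $\mathcal U$ on $X$ is a filter of subsets of $X\times X$ (the *entourages*), each containing the diagonal $\Delta_X$, closed under $E\mapsto E^{-1}$, and such that each $E\in\mathcal U$ contains $F\circ F$ for some $F\in\mathcal U$. It is *Hausdorff* if $\bigcap\mathcal U=\Delta_X$. The neighborhoods of $x$ in the induced topology are the sets $E[x]=\{y:(x,y)\in E\}$. If $X$ is a given space, $\mathcal U$ is *compatible* when it induces the given topology; it is then Hausdorff. A *base* of $\mathcal U$ is a subfamily of $\mathcal U$ such that every entourage contains a member of it. The *uniform weight* $w(X,\mathcal U)$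 is the least cardinality of a base.

Example. Let $D$ be infinite and discrete. The uniformity of all sets containing $\Delta_D$ is compatible and has the base $\{\Delta_D\}$, so its weight is $1$. Another compatible uniformity $\mathcal U_{\mathrm{fin}}$ has as base the sets $E_P=\bigcup_{S\in P}S\times S$, where $P$ is a finite partition of $D$; the partitions $\{\{x\},D\setminus\{x\}\}$ show that its topology is discrete. Its weight is computed by hand in Section 3.

**Definition (continuous pseudometric).** A pseudometric $d$ on $X$ is *continuous* if it is continuous on $X\times X$. We write $\{d<q\}=\{(x,y):d(x,y)<q\}$, and $B(x,r)$ for the open $d$-ball. The $d$-topology is then coarser than that of $X$.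

Example. For $f\in C(X)$, $d_f(x,y)=|f(x)-f(y)|$ is a continuous pseudometric.

**Fact E.** Let $d$ be a continuous pseudometric. Every $d$-open set $O$ is cozero.

If $O\ne X$, then $O=\{x:d(x,X\setminus O)>0\}$, and $x\mapsto d(x,X\setminus O)$ is continuous. The set $X$ is cozero too.

**Fact F.** (Engelking, *General Topology*, §8.1.) If $\mathcal U$ is compatible, every $E\in\mathcal U$ contains $\{d<1\}$ for some pseudometric $d$ with $\{d<\varepsilon\}\in\mathcal U$ for all $\varepsilon>0$. Such a $d$ is continuous.

The last sentence follows from $|d(x,y)-d(x',y')|\le d(x,x')+d(y,y')$, since each $B(x,\varepsilon)$ is a neighborhood of $x$.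

**Weights and $\beta X$.** The weight $w(K)$ of a space is the least cardinality of a base of its topology. $\beta X$ is the compact Hausdorff space that contains $X$ densely and to which every bounded $f\in C(X)$ extends; we write $\hat f$ for the extension. Sums, products and uniform limits of functions pass to their extensions, by density. A compact Hausdorff $K$ has exactly one compatible uniformity $\mathcal U_K$, consisting of all neighborhoods of the diagonal.

Example. For infinite discrete $D$, the clopen subsets of $\beta D$ are the closures of the subsets of $D$; there are $2^{|D|}$ of them and they form a base. Each clopen set is a finite union of members of any given base, so a base has at least $2^{|D|}$ members. Hence $w(\beta D)=2^{|D|}$.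

## 3. The inequality $w(X,\mathcal U)\le z(X)$

It is known that for every Tychonoff $X$ and every compatible $\mathcal U$,
$$w(X,\mathcal U)\le z(X\times X).$$
One way to see this: take $E\in\mathcal U$ and $d$ as in Fact F. The set $\{d<1\}$ belongs to $\mathcal U$, is contained in $E$, and is the cozero set of the continuous function $\max(0,1-d)$ on $X\times X$. So the entourages that are cozero sets of $X\times X$ form a base.

The problem, taken from "An Upper Bound For The Weight Of The Fine Uniformity" (https://www.mdpi.com/2227-7390/13/15/2511), is whether $z(X\times X)$ can be replaced by $z(X)$. An entourage is a subset of the square; can we always find a base with no more members than there are cozero sets in $X$ itself? The answer is yes, and more can be said.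

**Theorem 1.** For every Tychonoff $X$ and every compatible uniformity $\mathcal U$, $w(X,\mathcal U)\le z(X)$.

**Theorem 2.** For every infinite Tychonoff $X$,
$$z(X)=z(X)^\omega=|C(X)|=w(\beta X)^\omega=|\{\text{continuous pseudometrics on }X\}|.$$

**Theorem 3.** For every infinite Tychonoff $X$,
$$\max\{w(X,\mathcal U):\mathcal U\text{ a compatible uniformity on }X\}=w(\beta X).$$
So $z(X)$ is attained as $w(X,\mathcal U)$ for some compatible $\mathcal U$ iff $w(\beta X)^\omega=w(\beta X)$. It is attained, for example, for every infinite discrete $D$, where $w(\beta D)=2^{|D|}=z(D)$. It is not attained for $X=[0,1]$.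

Some cases by hand.

*Finite $X$.* The intersection of the finitely many entourages is an entourage and equals $\Delta_X$. So $w(X,\mathcal U)=1\le z(X)$.

*The interval.* $[0,1]$ has only its metric uniformity, with the base $\{|x-y|<1/n\}$. A finite base would make $\Delta$ an entourage and the space discrete, so $w=\omega<2^\omega=z$.

*Infinite discrete $D$ with $\mathcal U_{\mathrm{fin}}$.* There are at most $2^{|D|}$ finite partitions, so $w\le2^{|D|}$. Let $\mathcal B$ be any base. For each $S\subset D$, some $M\in\mathcal B$ lies in $E_{\{S,D\setminus S\}}$ (omit an empty piece if there is one). This $M$ contains some $E_P$ with $P$ finite, and then $E_P\subset E_{\{S,D\setminus S\}}$ forces $S$ to be a union of pieces of $P$. So each $M$ serves only finitely many $S$, and $2^{|D|}\le\omega\cdot|\mathcal B|$. Hence $w(D,\mathcal U_{\mathrm{fin}})=2^{|D|}=z(D)$: the bound is attained.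

## 4. Covers as codes for entourages, and a count that overshoots

To replace $X\times X$ by $X$, we describe an entourage by a cover of $X$ together with a combinatorial relation. For a family $\mathcal V=(V_a)_{a\in\Lambda}$ of sets and $R\subset\Lambda\times\Lambda$ put
$$E(\mathcal V,R)=\bigcup_{(a,b)\in R}V_a\times V_b.$$

**Lemma 4.** Let $d$ be a pseudometric on $X$, $Y\subset X$, and let $\mathcal V=(V_a)_{a\in\Lambda}$ be a family of subsets of $Y$ that covers $Y$, with all $d$-diameters $\le\delta$. Let $q>0$ and $R=\{(a,b):V_a\times V_b\text{ meets }\{d<q\}\}$. Then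
$$\{d<q\}\cap Y^2\subset E(\mathcal V,R)\subset\{d<q+2\delta\}.\tag{3}$$

*Proof.* If $x,y\in Y$ and $d(x,y)<q$, choose $a,b$ with $x\in V_a$, $y\in V_b$; then $(a,b)\in R$. If $(x,y)\in V_a\times V_b$ with $(a,b)\in R$, pick $(x',y')\in V_a\times V_b$ with $d(x',y')<q$. Then $d(x,y)\le d(x,x')+d(x',y')+d(y',y)<q+2\delta$. $\square$

So, with $\kappa=z(X)$, it would suffice to find **at most $\kappa$ families** $\mathcal V$, each with $2^{|\Lambda|}\le\kappa$, such that for every continuous $d$ one of them is a cover by sets of small $d$-diameter. The relations $R$ then cost nothing: for infinite $\Lambda$ there are $2^{|\Lambda|}\le\kappa$ of them.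

**The natural attempt.** Given $d$ and $r>0$, take $I\subset X$ maximal with $d(x,y)\ge4r$ for distinct $x,y\in I$, and use $\mathcal V=(B(x,4r))_{x\in I}$. By maximality this is a cover. The index set is fine: the balls $B(x,r)$, $x\in I$, are disjoint and nonempty, all their subunions are $d$-open and hence cozero, so $2^{|I|}\le z(X)$. But how many families $\mathcal V$ can arise? Each $B(x,4r)$ is one of $\kappa$ cozero sets, which gives the bound $\kappa^{|I|}$, and this may exceed $\kappa$. Here the attempt stops.

Here is an example. Let $\beth_0=\omega$, $\beth_{\alpha+1}=2^{\beth_\alpha}$, with suprema at limits, and let $\kappa=\beth_{\omega_1}$. If $\nu<\kappa$, then $2^\nu<\kappa$. As $\kappa$ has cofinality $\omega_1$, every map $\omega\to\kappa$ is bounded, so $\kappa^\omega\le\kappa\cdot\sup_{\nu<\kappa}2^{\nu\cdot\omega}\le\kappa$. By König's theorem $\kappa^{\omega_1}>\kappa$. Let $X=D\sqcup A(\kappa)$ with $D$ discrete and $|D|=\omega_1$. Then $z(X)=2^{\omega_1}\cdot\kappa^\omega=\kappa$. Let $d(x,y)=0$ if $x=y$ or both points lie in $A(\kappa)$, and $d(x,y)=1$ otherwise. With $4r=\frac12$, the balls are the $\omega_1$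 singletons of $D$ and the one set $A(\kappa)$. The crude count of families of $\omega_1$ cozero sets is $\kappa^{\omega_1}>\kappa$. However, the singletons all lie in $D$, which has only $2^{\omega_1}$ cozero subsets, so a family of $\omega_1$ cozero subsets of $D$ is one of $(2^{\omega_1})^{\omega_1}=2^{\omega_1}<\kappa$. The single complicated ball costs only one factor $\kappa$.

This shows what to do. Sort the balls into finitely many groups of comparable complexity. For each group, first name the union $W$ of its balls (at most $\kappa$ choices), and then the balls inside $W$; if there are $\lambda$ balls and $W$ has $t$ cozero subsets, this costs $t^\lambda$, which must be at most $\kappa$. Three things are needed.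

* Disjointness yields $\prod_xz(B(x,r))\le\kappa$ for the *small* balls, while the *large* balls $B(x,4r)$ cover. We must work at radii where the two have equally many cozero subsets. Such radii exist, but depend on the point; this forces us to use countably many scales at once.
* Countably many scales mean countable sequences of codes, so we need $\kappa^\omega=\kappa$ (Section 5).
* The sorting is a statement about products of cardinals (Section 6).

## 5. The identity $z(X)^\omega=z(X)$

**Theorem 5.** If $X$ is infinite Tychonoff, then $z(X)^\omega=z(X)$.

If $X$ contains infinitely many disjoint cozero sets $V_n$ with $z(V_n)=z(X)$, this is immediate from (2). The space $A(\kappa)$ with $\kappa^\omega>2^\omega$ shows that such sets need not exist: the cozero sets $V$ with $z(V)=\kappa^\omega$ are exactly those containing $\infty$, and any two of them meet. In that example a function $f$ has a distinguished value $r=f(\infty)$, and $|f-r|$ lives on countable sets. The proof recovers such a distinguished value in general.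

*Proof.* **Step 1: a minimal counterexample and its reduction.** This step arranges that complicated cozero sets always meet. Suppose the theorem fails. Let $\kappa$ be the least cardinal of the form $z(X)$, $X$ infinite Tychonoff, with $\kappa^\omega>\kappa$, and fix such an $X$. By Fact C, $\kappa\ge2^\omega$. If $H$ is Tychonoff and $z(H)<\kappa$, then $z(H)^\omega=z(H)$ when $H$ is infinite, by minimality, and $z(H)^\omega\le2^\omega$ when $H$ is finite. In both cases
$$z(H)^\omega\le z(H)\cdot2^\omega.\tag{4}$$

Call a cozero set $V$ *large* if $z(V)=\kappa$ and *small* if $z(V)<\kappa$. Cozero subsets of small sets are small. Finite unions of small sets are small, by (1), because a finite product of cardinals below the infinite cardinal $\kappa$ is below $\kappa$. If there were infinitely many disjoint large sets, (2) would give $\kappa^\omega\le\kappa$. If every large set contained two disjoint large sets, then, starting from $X$, keeping one and splitting the other, we would get infinitely many disjoint large sets. So some large $V$ contains no two disjoint large sets. Replace $X$ by $V$. By Fact B, the cozero sets of $V$ and the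 numbers of their cozero subsets are unchanged. Now $z(X)=\kappa$, and **no two large sets are disjoint**.

Let
$$\mathcal N=\{f\in C(X,[0,1]):\{f>\varepsilon\}\text{ is small for all }\varepsilon>0\},\qquad J=\{\operatorname{coz}f:f\in\mathcal N\}.$$
(In $A(\kappa)$ with $\kappa^\omega>2^\omega$, $\mathcal N$ is given by $f(\infty)=0$, and $J$ consists of the countable subsets of $D$.)

**Step 2: distinguished values.** We show that each $f\in C(X,[0,1])$ has an $r\in[0,1]$ with $|f-r|\in\mathcal N$. For each $n\ge1$ cover $[0,1]$ by finitely many open intervals of length $1/n$. Their preimages are finitely many cozero sets with union $X$, which is large, so one interval $O_n$ has a large preimage. Large sets meet, so $O_n\cap O_m\ne\emptyset$ for all $n,m$. The closed bounded intervals $\overline{O_n}$ meet pairwise, so they have a common point $r$ (the supremum of their left end points is at most every right end point). Each $O_n$ meets $[0,1]$ and has length $1/n$, so $r$ has distance at most $1/n$ from $[0,1]$ for every $n$, and $r\in[0,1]$. Given $\varepsilon>0$, take $1/n<\varepsilon$. On $f^{-1}(O_n)$ we have $|f-r|\le1/n<\varepsilon$,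 so the cozero set $\{|f-r|>\varepsilon\}$ is disjoint from the large set $f^{-1}(O_n)$. Hence it is small.

**Step 3: closure properties of $J$.** We show that $J$ is closed under countable unions and under intersection with cozero sets. Let $f_n\in\mathcal N$ and $f=\sum_{n\ge1}2^{-n}f_n$. Given $\varepsilon>0$ choose $N$ with $\sum_{n>N}2^{-n}<\varepsilon/2$. If $f_n(x)\le\varepsilon/2$ for all $n\le N$, then $f(x)\le\varepsilon/2+\varepsilon/2$. So $\{f>\varepsilon\}\subset\bigcup_{n\le N}\{f_n>\varepsilon/2\}$, which is small. Thus $f\in\mathcal N$, and $\operatorname{coz}f=\bigcup_n\operatorname{coz}f_n$. If $g\in C(X,[0,1])$ and $h\in\mathcal N$, then $\{gh>\varepsilon\}\subset\{h>\varepsilon\}$, so $gh\in\mathcal N$ and $\operatorname{coz}g\cap\operatorname{coz}h\in J$.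

**Step 4: $|J|=\kappa$.** This lets us count in $J$ instead of among all cozero sets. Let $G=\operatorname{coz}g$ with $g\in C(X,[0,1])$, and take $r$ from Step 2. If $r=0$, then $g\in\mathcal N$ and $G\in J$. If $r>0$, put $H=\operatorname{coz}|g-r|\in J$. Then $X\setminus H=\{g=r\}\subset G$, so $G=(X\setminus H)\cup(G\cap H)$ is determined by the pair $(H,G\cap H)\in J^2$. So $\kappa\le|J|+|J|^2$. Since $\kappa$ is infinite, $|J|\ge\kappa$; and $|J|\le\kappa$ trivially.

**Step 5: the case that some $H\in J$ is large.** We slice $H$ into small layers. Let $H=\operatorname{coz}f$ with $f\in\mathcal N$. Put $R_0=\{f>\frac12\}$ and $R_n=\{\frac1{n+2}<f<\frac1n\}$ for $n\ge1$, and $b_n=z(R_n)$. Each $R_n$ lies in some $\{f>\varepsilon\}$ with $\varepsilon>0$, so $b_n<\kappa$. Also $H=\bigcup_nR_n$, since $(0,1]=(\frac12,1]\cup\bigcup_{n\ge1}(\frac1{n+2},\frac1n)$. By (1), $\kappa=z(H)\le\prod_nb_n$. The layers with even $n$ are disjoint, and so are those with odd $n$. So (2), applied twice, gives $\prod_nb_n\le\kappa\cdot\kappa=\kappa$. With (4),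
$$\kappa^\omega\le\prod_nb_n^\omega\le\prod_n(b_n\cdot2^\omega)=\Big(\prod_nb_n\Big)\cdot(2^\omega)^\omega\le\kappa\cdot2^\omega=\kappa,$$
a contradiction.

**Step 6: the case that every $H\in J$ is small.** We count sequences in $J$ through their unions. By Step 3 there is a map $J^\omega\to J$, $(H_n)\mapsto\bigcup_nH_n$. The fiber over $H$ consists of sequences of cozero subsets of $H$, so by (4) it has size at most $z(H)^\omega\le z(H)\cdot2^\omega\le\kappa$. Hence $\kappa^\omega=|J|^\omega\le\kappa\cdot\kappa=\kappa$, a contradiction. $\square$

## 6. Splitting a family of cardinals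

**Lemma 6.** Let $(\theta_i)_{i\in I}$ be cardinals $\ge2$. Then $I$ is a finite disjoint union of sets $I^k$, each of which is finite or satisfies
$$\Big(\prod_{i\in I^k}\theta_i\Big)^{|I^k|}=\prod_{i\in I^k}\theta_i.$$

Example. In Section 4 the balls have $\theta_x=2$ for $x\in D$ and one value $\theta=\kappa$. The whole product is $\kappa$, and $\kappa^{\omega_1}>\kappa$, so $I$ itself will not do. The pieces $D$ and the one remaining point will: $(2^{\omega_1})^{\omega_1}=2^{\omega_1}$, and the other piece is finite.

*Proof.* **Step 1: finitely many tail sizes.** The pieces come from the function $s(\theta)=|\{i:\theta_i\ge\theta\}|$, defined for cardinals $\theta$. It is nonincreasing, and we show that it has finitely many values. Its values are cardinals, so they are well-ordered by $<$. They are also well-ordered by $>$: in a nonempty set $M$ of values, $s(\theta)$ is the greatest, where $\theta$ is the least cardinal with $s(\theta)\in M$. A set well-ordered in both directions is finite. So the values are $\sigma_1>\dots>\sigma_m=0$; the last is $0$ because $s(\theta)=0$ for large $\theta$.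

**Step 2: the pieces.** Let $\eta_k$ be the least $\theta$ with $s(\theta)\le\sigma_k$. Then $s(\eta_k)=\sigma_k$: some $\theta$ has $s(\theta)=\sigma_k$, and $\eta_k\le\theta$, so $s(\eta_k)\ge\sigma_k$. For $k<m$ put
$$I^k=\{i:\eta_k\le\theta_i<\eta_{k+1}\}=\{i:s(\theta_i)=\sigma_k\}.$$
The two descriptions agree, since $\theta\ge\eta_k$ is equivalent to $s(\theta)\le\sigma_k$. As $s(\theta_i)\ge1$, the sets $I^k$ $(k<m)$ partition $I$. Also $|I^k|\le s(\eta_k)=\sigma_k$, so $I^k$ is finite if $\sigma_k$ is.

**Step 3: infinite $\sigma_k$.** We embed the square of $I^k$ into $I^k$ without decreasing $\theta$. For $i\in I^k$,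
$$\{j\in I^k:\theta_j\ge\theta_i\}=\{j:\theta_j\ge\theta_i\}\setminus\{j:\theta_j\ge\eta_{k+1}\}$$
is a set of size $\sigma_k$ minus a set of size $\sigma_{k+1}<\sigma_k$, so it has size $\sigma_k$. With $\eta_k$ in place of $\theta_i$ the same computation gives $|I^k|=\sigma_k$. Enumerate $I^k\times I^k$ in type $\sigma_k$ and choose recursively an injection $\varphi:I^k\times I^k\to I^k$ with $\theta_{\varphi(i,j)}\ge\theta_i$; at each stage fewer than $\sigma_k$ of the $\sigma_k$ admissible values have been used. Then
$$\Big(\prod_{i\in I^k}\theta_i\Big)^{|I^k|}=\prod_{(i,j)\in I^k\times I^k}\theta_i\le\prod_{(i,j)}\theta_{\varphi(i,j)}\le\prod_{l\in I^k}\theta_l.$$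
The reverse inequality is clear. $\square$

## 7. A small set of codes for covers

For Theorem 1 we need the next lemma only with $Y=X$; Theorem 3 needs general $Y$. Fix $Y\subset X$. Let $\mathcal T=\{G\cap Y:G\text{ cozero in }X\}$, and for $P\subset Y$ let
$$t(P)=|\{T\in\mathcal T:T\subset P\}|.$$
(For $Y=X$ and $P$ cozero this is $z(P)$.) Then $t$ is monotone, $t(P)\ge2$ if $\emptyset\ne P\in\mathcal T$, and, as in (1),
$$t\Big(\bigcup_iP_i\Big)\le\prod_it(P_i)\qquad(P_i\in\mathcal T),\tag{5}$$
because $T\mapsto(T\cap P_i)_i$ is injective on the members of $\mathcal T$ inside the union, and $T\cap P_i\in\mathcal T$.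

**Lemma 7.** Let $d$ be a continuous pseudometric on $X$, $r>0$, and let $x_i\in Y$ $(i\in I)$ satisfy $d(x_i,x_j)\ge4r$ for $i\ne j$. Then $\prod_it(B(x_i,r)\cap Y)\le|\mathcal T|$.

*Proof.* Every ball $B(u,r)$ meets at most one $B(x_i,r)$: if it met two, then $d(x_i,u)<2r$ and $d(x_j,u)<2r$, so $d(x_i,x_j)<4r$. In particular the balls $B(x_i,r)$ are disjoint. Let $T_i\in\mathcal T$ with $T_i\subset B(x_i,r)$, say $T_i=Y\cap\operatorname{coz}g_i$ with $g_i\ge0$. Multiply $g_i$ by $\max(0,r-d(x_i,\cdot))$; this does not change $Y\cap\operatorname{coz}g_i$, and now $\operatorname{coz}g_i\subset B(x_i,r)$. On each open set $B(u,r)$ the sum $\sum_ig_i$ equals $0$ or a single $g_i$, so it is continuous on $X$. Hence $\bigcup_iT_i=Y\cap\operatorname{coz}\sum_ig_i\in\mathcal T$. The map $(T_i)_i\mapsto\bigcup_iT_i$ is injective, since $T_i=B(x_i,r)\cap\bigcup_jT_j$. $\square$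

**Lemma 8.** Let $X$ be Tychonoff, $Y\subset X$, and let $\kappa=\kappa^\omega$ be an infinite cardinal with $|\mathcal T|\le\kappa$. There is a set $\Phi$ of at most $\kappa$ indexed families $\mathcal V=(V_i)_{i\in\Lambda}$ of subsets of $Y$, each with $2^{|\Lambda|}\le\kappa$, such that for every continuous pseudometric $d$ on $X$ and every $\varepsilon>0$ some $\mathcal V\in\Phi$ covers $Y$ and has all $V_i$ of $d$-diameter $\le\varepsilon$.

*Proof.* **Step 1: the codes.** We define $\Phi$ without mentioning any $d$, and count it. Let $\mathcal F$ be the set of families $(V_i)_{i<\lambda}$ such that $\lambda$ is a cardinal with $2^\lambda\le\kappa$, all $V_i\in\mathcal T$, $W=\bigcup_iV_i\in\mathcal T$, and either $\lambda$ is finite or $t(W)^\lambda\le\kappa$. Then $|\mathcal F|\le\kappa$: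

* each such $\lambda$ is below $\kappa$, so there are at most $\kappa$ values of $\lambda$;
* for finite $\lambda$ there are at most $\kappa^\lambda\le\kappa$ families;
* for infinite $\lambda$ there are at most $\kappa$ sets $W$, and for each $W$ at most $t(W)^\lambda\le\kappa$ families, since all $V_i$ are members of $\mathcal T$ inside $W$.

Let $\Phi$ consist of the concatenations of all sequences in $\mathcal F^\omega$: the families $(V^q_i)_{i<\lambda_q}$, $q<\omega$, are joined into one family with index set $\Lambda=\{(q,i):i<\lambda_q\}$. Then $|\Phi|\le\kappa^\omega=\kappa$ and $2^{|\Lambda|}=\prod_q2^{\lambda_q}\le\kappa^\omega=\kappa$.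

**Step 2: stable scales.** Now let $d$ and $\varepsilon$ be given. We look for radii at which shrinking a ball by the factor $4$ does not lower $t$. Let $r_n=\frac\varepsilon24^{-n}$, and let $B_Y(x,r)=B(x,r)\cap Y$, a member of $\mathcal T$ by Fact E. For $y\in Y$ the cardinals $t(B_Y(y,r_n))$ are nonincreasing in $n$, hence eventually constant. So $Y=\bigcup_nY_n$, where
$$Y_n=\{y\in Y:t(B_Y(y,r_n))=t(B_Y(y,r_{n+1}))\}.$$

**Step 3: the cover at scale $n$.** We cover $Y_n$ by balls whose $t$-values have a product of at most $\kappa$. Let $I_n\subset Y_n$ be maximal with $d(x,y)\ge r_n=4r_{n+1}$ for distinct $x,y\in I_n$. Put $V_x=B_Y(x,r_n)$ for $x\in I_n$. By maximality $Y_n\subset\bigcup_{x\in I_n}V_x$, and $V_x$ has $d$-diameter $\le2r_n\le2r_0=\varepsilon$. Put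
$$\theta_x=t(V_x)=t(B_Y(x,r_{n+1}))\ge2 .$$
By Lemma 7 with $r=r_{n+1}$, $\prod_{x\in I_n}\theta_x\le\kappa$. Hence $2^{|I_n|}\le\kappa$. This is where stability is used: Lemma 7 speaks of the small balls, and $\theta_x$ belongs to the large ones as well.

**Step 4: the cover at scale $n$ is made of finitely many members of $\mathcal F$.** Split $I_n$ into finitely many pieces $I_n^k$ by Lemma 6. Let $W_n^k=\bigcup_{x\in I_n^k}V_x$. It is the trace on $Y$ of a $d$-open set, so $W_n^k\in\mathcal T$. By (5),
$$t(W_n^k)\le\Pi:=\prod_{x\in I_n^k}\theta_x\le\kappa .$$
If $I_n^k$ is infinite, Lemma 6 gives $t(W_n^k)^{|I_n^k|}\le\Pi^{|I_n^k|}=\Pi\le\kappa$. So $(V_x)_{x\in I_n^k}$, indexed by the cardinal $|I_n^k|$, belongs to $\mathcal F$.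

**Step 5: conclusion.** Over all $n$ and $k$ there are countably many such families, and together they cover $\bigcup_nY_n=Y$ by sets of $d$-diameter $\le\varepsilon$. Arrange them in a sequence of type $\omega$, padded with the empty family ($\lambda=0$, $W=\emptyset$) if necessary. The concatenation is the required $\mathcal V\in\Phi$. $\square$

## 8. Proof of Theorem 1

The finite case was settled in Section 3. Let $X$ be infinite and $\kappa=z(X)$. By Theorem 5, $\kappa^\omega=\kappa$. Lemma 8 with $Y=X$, where $\mathcal T$ is the family of cozero sets, gives $\Phi$. Let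
$$\mathcal E=\{E(\mathcal V,R):\mathcal V=(V_a)_{a\in\Lambda}\in\Phi,\ R\subset\Lambda\times\Lambda\}.$$
For each $\mathcal V$ the number $2^{|\Lambda\times\Lambda|}$ of relations is finite or equal to $2^{|\Lambda|}\le\kappa$. So $|\mathcal E|\le\kappa$.

We show that $\mathcal E\cap\mathcal U$ is a base of $\mathcal U$. Given $E\in\mathcal U$, take $d$ as in Fact F, so $\{d<1\}\subset E$ and $\{d<\frac12\}\in\mathcal U$. Choose $\mathcal V\in\Phi$ covering $X$ with $d$-diameters $\le\frac14$, and let $R$ be as in Lemma 4 with $q=\frac12$, $\delta=\frac14$. By (3),
$$\{d<\tfrac12\}\subset E(\mathcal V,R)\subset\{d<1\}\subset E .$$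
The first inclusion shows $E(\mathcal V,R)\in\mathcal U$. Hence $w(X,\mathcal U)\le\kappa=z(X)$. $\blacksquare$

Note that $\mathcal E$ does not depend on $\mathcal U$: one family of at most $z(X)$ sets contains bases of all compatible uniformities.

## 9. Proof of Theorem 2: functions, $\beta X$ and pseudometrics

Let $X$ be infinite and $\kappa=z(X)$. By Theorem 5 and Fact C, $\kappa=\kappa^\omega\ge2^\omega$.

**Step 1: $|C(X)|=\kappa$.** We count functions through their level sets. A function $f$ is determined by the sets $\{f>q\}$, $q\in\mathbb Q$, and $\{f>q\}=\operatorname{coz}\max(f-q,0)$. So $|C(X)|\le\kappa^\omega=\kappa$. Since $f\mapsto\operatorname{coz}f$ maps $C(X)$ onto the cozero sets, $|C(X)|\ge\kappa$.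

**Step 2: $\kappa\le w(\beta X)^\omega$.** We bound cozero sets of compact spaces by countable unions of base sets. Let $K$ be compact of infinite weight. A cozero set $\operatorname{coz}f=\bigcup_n\{|f|\ge1/n\}$ is open and $\sigma$-compact, hence a countable union of members of a fixed base of size $w(K)$. So
$$z(K)\le w(K)^\omega.\tag{6}$$
A cozero set of $X$ is $\operatorname{coz}f$ with $f\in C(X,[0,1])$, so it is the trace on $X$ of $\operatorname{coz}\hat f$. As $\beta X$ is infinite, its weight is infinite, and $z(X)\le z(\beta X)\le w(\beta X)^\omega$.

**Step 3: $w(\beta X)^\omega\le\kappa$.** We exhibit a base of $\beta X$ indexed by cozero sets of $X$. For $G$ cozero in $X$ let $\operatorname{Ex}(G)=\beta X\setminus\overline{X\setminus G}$, with closure in $\beta X$. This is open. Let $p\in O$ with $O$ open in $\beta X$, take $F\in C(\beta X,[0,1])$ with $F(p)=1$ and $F=0$ off $O$, and put $G=X\cap\{F>\frac12\}$. Then $X\setminus G\subset\{F\le\frac12\}$, so $p\in\operatorname{Ex}(G)$. Since $\beta X=\overline G\cup\overline{X\setminus G}$, we have $\operatorname{Ex}(G)\subset\overline G\subset\{F\ge\frac12\}\subset O$. So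 the sets $\operatorname{Ex}(G)$ form a base, $w(\beta X)\le\kappa$, and $w(\beta X)^\omega\le\kappa^\omega=\kappa$.

**Step 4: at most $\kappa$ continuous pseudometrics.** We recover $d$ from countably many members of the family $\mathcal E$ of Section 8. Given $d$, choose for each $m\ge1$ a member of $\Phi$ covering $X$ with $d$-diameters $\le1/m$. Lemma 4 with $\delta=1/m$ gives, for each rational $q>0$, a set $E_{m,q}\in\mathcal E$ with $\{d<q\}\subset E_{m,q}\subset\{d<q+\frac2m\}$. If $d(x,y)<q$, then $(x,y)\in\bigcap_mE_{m,q}$; and if $(x,y)\in\bigcap_mE_{m,q}$, then $d(x,y)\le q$. Hence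
$$d(x,y)=\inf\Big\{q:(x,y)\in\bigcap_mE_{m,q}\Big\},$$
and there are at most $|\mathcal E|^\omega\le\kappa^\omega=\kappa$ continuous pseudometrics.

**Step 5: at least $\kappa$ continuous pseudometrics.** We bound the fibers of $f\mapsto d_f$. Suppose $d_f=d_g$, and subtract constants so that $f(x_0)=g(x_0)=0$. Then $|f|=|g|$, and squaring $|f(x)-f(y)|=|g(x)-g(y)|$ gives $f(x)f(y)=g(x)g(y)$. If $f(x_1)\ne0$, then $g(x_1)=\pm f(x_1)$, so $g=f$ or $g=-f$ throughout. If $f=0$, then $g=0$. So before normalization $g=\pm f+c$, and each fiber has at most $2^\omega$ elements. If $\tau$ is the number of continuous pseudometrics, then $\kappa=|C(X)|\le2^\omega\cdot\tau$. For a nonconstant $f$ the multiples $s\,d_f$, $s>0$, show $\tau\ge2^\omega$. Hence $\tau\ge\kappa$. $\blacksquare$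

## 10. A uniformity of weight $w(\beta X)$

We turn to Theorem 3. Let $X$ be infinite and $K=\beta X$. Let $\mathcal U=\{E\cap X^2:E\in\mathcal U_K\}$ be the trace of $\mathcal U_K$ on $X$; it is compatible. (For discrete $D$ and $K=\beta D$ this is $\mathcal U_{\mathrm{fin}}$, since the finite clopen partitions of $\beta D$ give a base of $\mathcal U_K$.)

**Step 1: $w(X,\mathcal U)=w(K,\mathcal U_K)$.** Traces of a base of $\mathcal U_K$ form a base of $\mathcal U$, so "$\le$" holds. For "$\ge$" we show that the closures in $K\times K$ of the members of a base $\mathcal D$ of $\mathcal U$ form a base of $\mathcal U_K$. If $M\in\mathcal D$, write $M=E\cap X^2$ with $E\in\mathcal U_K$, and let $O$ be the interior of $E$, a neighborhood of the diagonal. As $X^2$ is dense in $K^2$, $\overline M\supset\overline{O\cap X^2}\supset O$, so $\overline M\in\mathcal U_K$. Given $E\in\mathcal U_K$, there is a closed $F\in\mathcal U_K$ with $F\subset E$. Choose $M\in\mathcal D$ with $M\subset F\cap X^2$. Then $\overline M\subset F\subset E$.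

**Step 2: $w(K,\mathcal U_K)=w(K)$.** This identifies the uniform weight with the topological one. Fix a base $\mathcal B$ of $K$ with $|\mathcal B|=w(K)$. By compactness each neighborhood of the diagonal contains $\bigcup_iN_i\times N_i$ for some finite cover $\{N_i\}$ of $K$ by members of $\mathcal B$, and such unions are neighborhoods of the diagonal. As $w(K)$ is infinite, there are at most $w(K)$ of them, so $w(K,\mathcal U_K)\le w(K)$. Conversely, for each $E$ in a base of $\mathcal U_K$ of least size choose a finite cover of $K$ by open sets $O$ with $O\times O\subset E$. All these sets together form a base of $K$: if $p\in Q$ with $Q$ open, some $E$ has $E[p]\subset Q$, and a chosen set $O\ni p$ satisfies $O\subset E[p]\subset Q$. So $w(K)\le\omega\cdot w(K,\mathcal U_K)$. Finally $w(K,\mathcal U_K)$ is infinite: otherwise the intersection of a finite base, which is $\Delta_K$, would be an entourage, and $K$ would be discrete and compact, hence finite. So $w(K)\le w(K,\mathcal U_K)$.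

Thus $w(X,\mathcal U)=w(\beta X)$ for this $\mathcal U$.

## 11. The upper bound $w(X,\mathcal U)\le w(\beta X)$

Keep $K=\beta X$. If $w(K)^\omega=w(K)$, Theorems 1 and 2 already give the bound. Otherwise Lemma 8 is not available with $\kappa=w(K)$, and we need a separate argument. We cut $K$ into pieces and use induction on weight.

**Definition (good sets).** A closed $C\subset K$ is *good* if there is a set $\Phi_C$ of at most $\max(w(C),\omega)$ families $(V_i)_{i\in\Lambda}$ of subsets of $C\cap X$, each with $\Lambda$ finite or $2^{|\Lambda|}\le w(C)$, such that for every continuous pseudometric $d$ on $X$ some member of $\Phi_C$ covers $C\cap X$ with all $d$-diameters $\le\frac14$.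

Example. Every compact $C\subset X$ is good. Given $d$, the open balls of radius $\frac18$ cover $C$, so finitely many members of a fixed base of $C$, each inside such a ball, cover $C$. So the finite families from that base form a $\Phi_C$.

If $K$ is good, the argument of Section 8 with $\Phi_K$ in place of $\Phi$ proves the bound. Each family has finitely many relations or $2^{|\Lambda|}\le w(K)$ of them, so we get at most $w(K)$ sets $E(\mathcal V,R)$, and covers with diameters $\le\frac14$ are all that was used. So Theorem 3 needs:

**Claim 9.** Every closed $C\subset K$ is good.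

We use these facts for a compact Hausdorff space $F$.

* (a) The weight of $F$ equals its network weight (Engelking 3.1.19). A *network* is a family of sets, not necessarily open, such that every open set is a union of members of it; the network weight is the least size of a network.
* (b) $C(F,[0,1])$ with the sup metric has a dense set of size at most $\max(\omega,w(F))$. For each pair $N,N'$ from a base of least size with $\overline N\cap\overline{N'}=\emptyset$ choose a function in $C(F,[0,1])$ that is $0$ on $\overline N$ and $1$ on $\overline{N'}$. These functions separate points. By Stone–Weierstrass, the polynomials in them with rational coefficients are dense in $C(F)$. Truncate these to $[0,1]$.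
* (c) If $M\subset C(F,[0,1])$ separates points, then $w(F)\le\max(\omega,|M|)$. The evaluation map embeds $F$ in $[0,1]^M$, by compactness.

*Proof of Claim 9.* We use induction on $\mu=w(C)$.

**Step 1: easy reductions.** Here we dispose of finite $\mu$ and make $C\cap X$ dense in $C$. If $\mu$ is finite, then $C$ is finite, and the one family of singletons of points of $C\cap X$ suffices. Let $\mu$ be infinite, and suppose that all closed sets of smaller weight are good. Put $C_0=\overline{C\cap X}\subset C$; then $C_0\cap X=C\cap X$ and $w(C_0)\le\mu$. If $C_0$ is good, the same families show that $C$ is good. If $w(C_0)<\mu$, then $C_0$ is good by induction. Otherwise $w(C_0)=\mu$, and we may replace $C$ by $C_0$. So assume that $Y:=C\cap X$ is dense in $C$.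

**Step 2: the case $\mu^\omega=\mu$.** Here Lemma 8 applies. Traces on $Y$ of cozero sets of $X$ are traces of cozero sets of $K$, hence of cozero sets of $C$. By (6) there are at most $z(C)\le\mu^\omega=\mu$ of them. Lemma 8 with $\kappa=\mu$ and $\varepsilon=\frac14$ shows that $C$ is good.

From now on $\mu^\omega>\mu$. Let $B$ be the set of $p\in C$ all of whose closed neighborhoods in $C$ have weight $\mu$. It is closed: if $p\in C$ has a closed neighborhood of weight $<\mu$, the interior of that neighborhood misses $B$.

**Claim 10.** For every continuous pseudometric $d$ on $X$, every $p\in B$ has an open neighborhood $O$ in $K$ such that $O\cap X$ has $d$-diameter $\le\frac14$.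

**Step 3: Claim 10 implies that $C$ is good.** Near $B$ finitely many base sets suffice, and away from $B$ the weight drops. Let $\mathcal B$ be a base of $C$ with $|\mathcal B|=\mu$. Given $d$, Claim 10 and compactness of $B$ yield finitely many $N_1,\dots,N_m\in\mathcal B$ that cover $B$ with $\operatorname{diam}_d(N_i\cap X)\le\frac14$. The compact set $C''=C\setminus\bigcup_iN_i$ misses $B$, so it is covered by finitely many compact sets of weight $<\mu$, namely closed neighborhoods in $C$. Take a base of size $<\mu$ in the trace of each of them on $C''$. The union of these bases is a network of $C''$, of size $<\mu$. By (a), $w(C'')<\mu$, so $C''$ is good.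

For every closed $C'\subset C$ of weight $<\mu$ fix some $\Phi_{C'}$. Let $\Phi_C$ be the set of all families consisting of $N_1\cap X,\dots,N_m\cap X$ followed by $\mathcal V$, where $m<\omega$, $N_i\in\mathcal B$, $w(C\setminus\bigcup_iN_i)<\mu$ and $\mathcal V\in\Phi_{C\setminus\bigcup_iN_i}$. There are $\mu$ choices of $(N_i)_i$, and for each at most $\mu$ choices of $\mathcal V$, so $|\Phi_C|\le\mu$. Adding $m$ indices keeps a finite $\Lambda$ finite and does not change $2^{|\Lambda|}$ for infinite $\Lambda$. By the preceding paragraph, each $d$ is served. So $C$ is good. $\square$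

It remains to prove Claim 10.

## 12. Small neighborhoods at the points of full local weight

The plan for Claim 10: if $p$ has no small neighborhood, then $p$ is far from every point of $X$. Then an open set that is visible from $p$ splits into disjoint pieces, none of which $p$ can see alone. This makes $C$ near $p$ resemble a product, and Lemma 6 forces $\mu^\omega=\mu$.

Model. Let $X=\mathbb N$, $d(m,n)=1$ for $m\ne n$, $C=K=\beta\mathbb N$, $p\in\beta\mathbb N\setminus\mathbb N$. No neighborhood of $p$ is $d$-small. The pieces are the singletons $\{n\}$; the sets $S\subset\mathbb N$ with $p\in\overline S$ form an ultrafilter without finite members, and $w(\overline S)=2^\omega=w(\beta\mathbb N)$ for each of them. And indeed $(2^\omega)^\omega=2^\omega$, so this is not the case $\mu^\omega>\mu$.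

*Proof of Claim 10.* Replacing $d$ by $\min(d,1)$ does not change the statement, so let $d$ be bounded. Let $\hat d_x$ be the extension of $d(x,\cdot)$ to $K$. If $\hat d_x(p)<\frac18$ for some $x\in X$, then $O=\{\hat d_x<\frac18\}$ works, since $O\cap X=B(x,\frac18)$. Suppose that $\hat d_x(p)\ge\frac18$ for all $x\in X$. Since $\overline{B(x,\frac1{16})}\subset\{\hat d_x\le\frac1{16}\}$,
$$p\notin\overline{B(x,\tfrac1{16})}\quad\text{for all }x\in X.\tag{7}$$

**Step 1: a disjoint family visible from $p$ only as a whole.** We construct $\varphi\in C(X,[0,1])$ and disjoint open $V_\alpha\subset X$ $(\alpha\in A)$ with $\operatorname{coz}\varphi=\bigcup_\alpha V_\alpha$, $p\notin\overline{V_\alpha}$ for all $\alpha$, and $\hat\varphi(p)>0$.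

By A. H. Stone's theorem (Engelking 4.4.1), applied to the metric quotient of $(X,d)$, the cover $\{B(x,\frac1{16}):x\in X\}$ has a $d$-open refinement $\bigcup_{n\ge1}\mathcal V_n$ covering $X$, with each $\mathcal V_n$ a disjoint family. By Fact E, the $d$-open set $\bigcup\mathcal V_n$ equals $\operatorname{coz}g_n$ for some $g_n\in C(X,[0,1])$. If $\hat g_n(p)>0$ for some $n$, take $\varphi=g_n$ and let the $V_\alpha$ be the members of $\mathcal V_n$; by (7), $p\notin\overline{V_\alpha}$.

Otherwise put $g=\sum_{n\ge1}2^{-n}g_n$. Then $g>0$ on $X$, $g\le1$, and $\hat g(p)=\sum2^{-n}\hat g_n(p)=0$. Let $h=\log_2(1/g)\in C(X)$, so $h\ge0$. Since $\sin^2(\pi h)+\cos^2(\pi h)=1$, the extensions of the two squares add up to $1$ at $p$, so one of $\varphi=|\sin(\pi h)|$, $\varphi=|\cos(\pi h)|$ has $\hat\varphi(p)>0$. Its cozero set is the disjoint union of the open sets $\{k<h<k+1\}$, respectively $\{k-\frac12<h<k+\frac12\}$, $k=0,1,\dots$; these are the $V_\alpha$. On each of them $h\le k+1$, that is, $g\ge2^{-k-1}$, so its closure lies in $\{\hat g\ge2^{-k-1}\}$, which does not contain $p$.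

**Step 2: an ultrafilter on the index set.** This records which subfamilies are visible from $p$. Let $a=\hat\varphi(p)>0$. For $S\subset A$ let $\varphi_S=\varphi$ on $\bigcup_{\alpha\in S}V_\alpha$ and $\varphi_S=0$ elsewhere. It is continuous on the open set $\operatorname{coz}\varphi$, because $\bigcup_{\alpha\in S}V_\alpha$ is clopen in it, and it is continuous at the zeros of $\varphi$, because $0\le\varphi_S\le\varphi$. Let
$$\mathcal G=\{S\subset A:\hat\varphi_S(p)=a\}.$$
If $A$ is partitioned into finitely many sets $S_k$, then $\sum_k\varphi_{S_k}=\varphi$ and $\varphi_{S_k}\varphi_{S_l}=0$ for $k\ne l$. Passing to extensions at $p$, the numbers $\hat\varphi_{S_k}(p)$ have sum $a$ and pairwise products $0$. So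
$$\text{exactly one }S_k\text{ belongs to }\mathcal G.\tag{8}$$
Finite sets $S$ are not in $\mathcal G$: the set $K\setminus\bigcup_{\alpha\in S}\overline{V_\alpha}$ is an open neighborhood of $p$, and $\varphi_S=0$ on its dense subset of points of $X$, so $\hat\varphi_S(p)=0$.

**Step 3: the sets $C_S$ have full weight.** Let
$$P_\alpha=\{y\in Y\cap V_\alpha:\varphi(y)>\tfrac a2\},\qquad P_S=\bigcup_{\alpha\in S}P_\alpha,\qquad C_S=\overline{P_S}\subset C.$$
Let $S\in\mathcal G$. The set $N=\{q\in C:\hat\varphi_S(q)>\frac a2\}$ is an open neighborhood of $p$ in $C$, and $N\cap Y=P_S$. As $Y$ is dense in $C$, $N\subset\overline{N\cap Y}=C_S$. So $C_S$ is a closed neighborhood of $p$ in $C$, and $p\in B$ gives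
$$w(C_S)=\mu\quad\text{for all }S\in\mathcal G.\tag{9}$$

**Step 4: function spaces as products.** We express $w(C_S)$ through the pieces. Let $\mathcal A_S=\{f|_{P_S}:f\in C(X,[0,1])\}$ with the sup metric, and $\mathcal A_\alpha=\mathcal A_{\{\alpha\}}$.

First, $\mathcal A_S$ is isometric to $C(C_S,[0,1])$ by $f|_{P_S}\mapsto\hat f|_{C_S}$. This is well defined and isometric because $P_S$ is dense in $C_S$, and onto because by Tietze's theorem each function in $C(C_S,[0,1])$ extends to $K$ and can then be restricted to $X$.

Second, restriction gives $\mathcal A_S=\prod_{\alpha\in S}\mathcal A_\alpha$ with the sup metric. Only surjectivity needs an argument. Given $f_\alpha\in C(X,[0,1])$ for $\alpha\in S$, let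
$$f=f_\alpha\cdot\min\big(1,\tfrac2a\varphi\big)\text{ on }V_\alpha\ (\alpha\in S),\qquad f=0\text{ elsewhere}.$$
It is continuous on each open $V_\alpha$ $(\alpha\in A)$, and at the zeros of $\varphi$ because $0\le f\le\frac2a\varphi$. It has values in $[0,1]$, and $f=f_\alpha$ on $P_\alpha$, where $\varphi>\frac a2$.

Let $I=\{\alpha\in A:P_\alpha\ne\emptyset\}$. Since $C_{A\setminus I}=\emptyset$, it is not a neighborhood of $p$, so $A\setminus I\notin\mathcal G$ by Step 3. By (8), $I\in\mathcal G$.

**Step 5: counting with separated sets.** This turns weights into products of cardinals. For $\alpha\in I$ let $D_\alpha\subset\mathcal A_\alpha$ be maximal such that distinct elements have distance $\ge\frac14$, and let $\theta_\alpha=|D_\alpha|$. By maximality, every element of $\mathcal A_\alpha$ has distance $<\frac14$ from some element of $D_\alpha$. No function on the nonempty set $P_\alpha$ is within $\frac14$ of both constants $0$ and $1$, so $\theta_\alpha\ge2$. Let $S\subset I$ and $D_S=\prod_{\alpha\in S}D_\alpha\subset\mathcal A_S\cong C(C_S,[0,1])$. Distinct elements of $D_S$ differ in a coordinate, so their distance is $\ge\frac14$;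 and every element of $\mathcal A_S$ is within $\frac14$ of $D_S$, by choosing an approximation in each coordinate.

* The balls of radius $\frac18$ around the points of $D_S$ are disjoint, and each meets every dense set. By (b) and $C_S\subset C$,
$$\prod_{\alpha\in S}\theta_\alpha\le\max(\omega,w(C_S))\le\mu.\tag{10}$$
* $D_S$ separates the points of $C_S$. For $q\ne q'$ take $f\in C(C_S,[0,1])$ with $f(q)=0$, $f(q')=1$, and $g\in D_S$ within $\frac14$ of $f$; then $g(q)\le\frac14<\frac34\le g(q')$. By (c),
$$w(C_S)\le\max\Big(\omega,\prod_{\alpha\in S}\theta_\alpha\Big).\tag{11}$$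

**Step 6: the contradiction.** Lemma 6 now finds a piece that computes $\mu$ exactly. Apply it to $(\theta_\alpha)_{\alpha\in I}$. The pieces $I^k$ together with $A\setminus I$ partition $A$, and $A\setminus I\notin\mathcal G$. By (8), exactly one $I^k$ is in $\mathcal G$; it is infinite, since finite sets are not in $\mathcal G$. Put $\Pi=\prod_{\alpha\in I^k}\theta_\alpha\ge2^\omega$. Lemma 6 gives $\Pi^\omega\le\Pi^{|I^k|}=\Pi$. By (9), (11) and (10),
$$\mu=w(C_{I^k})\le\Pi\le\mu .$$
So $\mu=\Pi$ and $\mu^\omega=\mu$, contrary to $\mu^\omega>\mu$. This proves Claim 10, hence Claim 9, and with it $w(X,\mathcal U)\le w(\beta X)$ for every compatible $\mathcal U$. $\square$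

## 13. When $z(X)$ is attained

With Section 10, the maximum in Theorem 3 is $w(\beta X)$. By Theorem 2,
$$\max_{\mathcal U}w(X,\mathcal U)=w(\beta X)\le w(\beta X)^\omega=z(X).$$
So some compatible $\mathcal U$ has $w(X,\mathcal U)=z(X)$ iff the inequality in the middle is an equality, that is, iff $w(\beta X)^\omega=w(\beta X)$. For infinite discrete $D$ we saw in Sections 1 and 2 that $w(\beta D)=2^{|D|}=z(D)$, so the bound is attained, in agreement with the hand computation for $\mathcal U_{\mathrm{fin}}$. For $X=[0,1]$ we have $\beta X=X$ and $w(\beta X)=\omega<2^\omega=z(X)$, so it is not attained. This completes the proof of Theorem 3. $\blacksquare$
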